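# Equilateral sets of $a+b+1$ points in $E^a\oplus_1E^b$, by transferring dimensions between two circulant configurations

## Two circulant configurations with complementary spectra

Fix an integer $N\ge 1$ and the cyclic group $\mathbb Z_N$. A character of $\mathbb Z_N$ is a homomorphism $\chi$ from $\mathbb Z_N$ to the unit circle. There are $N$ of them, $\chi_t(j)=e^{2\pi\sqrt{-1}\,tj/N}$ for $t\in\mathbb Z_N$. They form a group $\widehat{\mathbb Z}_N$ whose identity is the trivial character, written $1$, and the inverse of $\chi$ is $\bar\chi$. For $N=4$ the characters are $1$, the sign character $j\mapsto(-1)^j$, and the conjugate pair $j\mapsto(\pm\sqrt{-1})^j$.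

Choose a set $T$ of nontrivial characters, closed under conjugation, and weights $w_\chi\ge0$ for $\chi\in T$ with $w_\chi=w_{\bar\chi}$. Put
$$P(j)=\sum_{\chi\in T}w_\chi\,\chi(j),\qquad W=P(0)=\sum_{\chi\in T}w_\chi. \tag{1}$$
This function is real and even. The matrix $(P(i-j))_{i,j\in\mathbb Z_N}$ has eigenvalues $Nw_\chi$ for $\chi\in T$ and $0$ for the other characters (this is recalled below). So it is the Gram matrix of $N$ points $y_i\in E^{|T|}$, all with $\|y_i\|^2=W$. This is the first configuration.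

Now fix $q\in(0,1)$ and ask for a second configuration $x_i$, indexed by the same $\mathbb Z_N$, such that
$$\|x_i-x_j\|+\sqrt{q^2+\|y_i-y_j\|^2}=1\qquad(i\ne j). \tag{2}$$
Since $\|y_i-y_j\|^2=2W-2P(i-j)$, the required squared distance between $x_i$ and $x_j$ is $g(i-j)$, where
$$g(0)=0,\qquad g(j)=\Bigl(1-\sqrt{q^2+2W-2P(j)}\Bigr)^2\quad(j\neq0). \tag{3}$$
This is again circulant, so its fate is decided by the $N-1$ real numbers
$$G_\chi=-\sum_{j\in\mathbb Z_N}g(j)\overline{\chi(j)}\qquad(\chi\ne1). \tag{4}$$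
We shall see that if all $G_\chi\ge0$, then the $x_i$ exist in a space whose dimension is the number of $\chi\neq1$ with $G_\chi\ne0$. The proof turns on choosing the weights so that $G_\chi$ vanishes exactly where a weight is allowed:
$$G_\chi=0\ \ (\chi\in T),\qquad G_\chi\ge0\ \ (\chi\ne1). \tag{5}$$
Then the $y_i$ live in dimension $|T|$ and the $x_i$ in dimension $N-1-|T|$. The total $N-1$ is what a regular simplex on $N$ points would use, but part of it has been moved to the other factor, and we decide how much.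

There are as many equations in (5) as unknown weights. They are nonlinear and coupled, and a fixed point theorem solves them. Here is what the construction is for.

## Equilateral sets in sums of Euclidean spaces

Let $E^n$ be real $n$-dimensional Euclidean space ($E^0$ is a point).

**Definition.** For positive integers $a,b$, the space $E^a\oplus_1E^b$ is the vector space $E^a\times E^b$ with the norm $\|(x,y)\|=\|x\|_2+\|y\|_2$. For $p\in[1,\infty)$, $E^a\oplus_pE^b$ has the norm $(\|x\|_2^p+\|y\|_2^p)^{1/p}$, and for $p=\infty$ the norm $\max(\|x\|_2,\|y\|_2)$. A set $S$ in a normed space is **equilateral** if there is $\lambda>0$ with $\|p-q\|=\lambda$ for all distinct $p,q\in S$.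

The dimension of $E^a\oplus_1E^b$ is $a+b$. The question, whose stated source is the paper titled "Equilateral sets in the $\ell1$ sum of Euclidean spaces", is whether there is always an equilateral set with one more point than the dimension. The answer is yes.

**Theorem 1.** For all integers $a,b\ge1$, the space $E^a\oplus_1E^b$ contains an equilateral set of $a+b+1$ points.

**Theorem 2.** For all $a,b\ge1$ and all $p\in[1,\infty]$, the space $E^a\oplus_pE^b$ contains an equilateral set of $a+b+1$ points.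

Theorem 2 with $p=1$ contains Theorem 1. We prove Theorem 1 first because the argument there is cleaner. The number $a+b+1$ is a lower bound valid for all $a,b$, and it is not always the maximum: in $E^1\oplus_1E^1$ the four points $(\pm1,0),(0,\pm1)$ are at mutual distance $2$. Nothing is claimed here about the exact maximum in general.

Swapping the factors is an isometry, so **we assume $a\le b$ throughout**. Distances will always be normalized to $1$.

**The case $a=1$.** Let $v_1,\dots,v_{b+1}\in E^b$ be a regular simplex of side $1$ centred at $0$. Its squared circumradius is $\frac{b}{2(b+1)}<1$. Take the $b+1$ points $(0,v_l)$ and the point $(\delta,0)$. The distance from $(\delta,0)$ to $(0,v_l)$ is $\delta+\sqrt{b/(2(b+1))}$, which is $1$ for a suitable $\delta>0$. That is $b+2=a+b+1$ points.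

**The case $a=b=2$.** Let $t=\frac12(1-\frac1{\sqrt2})$. Take the two points $\bigl((t,0),(\pm\frac12,0)\bigr)$, the two points $\bigl((-t,0),(0,\pm\frac12)\bigr)$, and the point $\bigl((0,\delta),(0,0)\bigr)$. Within a pair the distance is $1$. Across pairs it is $2t+\sqrt{\frac14+\frac14}=1$. The last point is at distance $\sqrt{t^2+\delta^2}+\frac12$ from the others, and this is $1$ for $\delta^2=\frac14-t^2>0$. So we have five points.

These two examples have the same shape: groups of points with a common first coordinate, placed in mutually orthogonal parts of the second factor, and one further point pushed off in a spare direction.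

## Simplices, Gram matrices, circulant matrices, and two topological theorems

**Fact 1 (regular simplex).** In $E^{m-1}$ there are $m$ points with mutual distance $1$ and centroid $0$, and each has squared norm $\frac{m-1}{2m}$. Indeed, take $e_i/\sqrt2$ in $E^m$ and subtract the centroid. The squared norm becomes $\frac12(1-\frac1m)$, and the points lie in a hyperplane.

**Fact 2 (Gram matrices).** A real symmetric positive semidefinite matrix of rank at most $d$ is the Gram matrix $(\langle u_i,u_j\rangle)$ of vectors in $E^d$.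

**Fact 3 (circulant matrices).** For $F:\mathbb Z_N\to\mathbb R$ put $F_\chi=\frac1N\sum_jF(j)\overline{\chi(j)}$, so $F=\sum_\chi F_\chi\chi$. Each $\chi$ is an eigenvector of $(F(i-j))_{i,j}$:
$$\sum_jF(i-j)\chi(j)=\sum_lF(l)\chi(i-l)=NF_\chi\,\chi(i).$$
So the eigenvalues are $NF_\chi$. If $F$ is even, the matrix is symmetric, $F_\chi$ is real and $F_\chi=F_{\bar\chi}$. A constant function has $F_\chi=0$ for $\chi\ne1$. Parseval's identity reads $\sum_jF(j)^2=N\sum_\chi|F_\chi|^2$. Products become convolutions: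
$$(F^m)_\chi=\sum_{\chi_1\cdots\chi_m=\chi}F_{\chi_1}\cdots F_{\chi_m}.$$

For $P$ as in (1), extended by $w_\chi=0$ off $T$, we have $P_\chi=w_\chi$. If all $w_\chi\le\omega$, the last formula gives
$$0\le(P^m)_\chi\le\omega W^{m-1}\qquad(m\ge1), \tag{6}$$
because $\chi_1,\dots,\chi_{m-1}$ may be chosen freely, $\chi_m$ is then determined, and $w_{\chi_m}\le\omega$. Also $|P(j)|\le W$ for all $j$.

**Fact 4 (Brouwer).** A continuous map from a nonempty compact convex subset of $\mathbb R^d$ to itself has a fixed point.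

**Fact 5 (Poincaré–Miranda).** Let $G_1,\dots,G_d$ be continuous real functions on the cube $[0,\omega]^d$ such that $G_c\ge0$ on the face $w_c=0$ and $G_c\le0$ on the face $w_c=\omega$, for each $c$. Then the $G_c$ have a common zero in the cube.

## Groups of unequal sizes and a convexity obstruction

The examples suggest the following plan. Split $a+b+1$ points into $a+1$ groups of sizes $k_0,\dots,k_a$. Realize the $i$-th group as a centred regular simplex $\{v_{i,l}\}$ of side $1$ in its own $E^{k_i-1}$, with these subspaces mutually orthogonal in $E^b$. The dimensions fit exactly, because $\sum_i(k_i-1)=b$. Use the points $(x_i,v_{i,l})$. Within a group the distance is $1$. Between groups $i\ne j$ it is $\|x_i-x_j\|+\sqrt{h_{ij}}$, where $h_{ij}=\frac{k_i-1}{2k_i}+\frac{k_j-1}{2k_j}$. So we need $a+1$ points $x_i\in E^a$ with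
$$\|x_i-x_j\|^2=(1-\sqrt{h_{ij}})^2 .$$

If all sizes equal $k$, then $h_{ij}=1-\frac1k$ and the $x_i$ form a regular simplex, so the plan works. Otherwise at least two sizes occur. Try sizes as equal as possible for $(a,b)=(39,60)$: $100$ points in $40$ groups, namely $20$ groups of two and $20$ groups of three. The squared distances needed are
$$\alpha_2=\bigl(1-\sqrt{1/2}\bigr)^2\approx0.0858,\quad \alpha_3=\bigl(1-\sqrt{2/3}\bigr)^2\approx0.0337,\quad \beta=\bigl(1-\sqrt{7/12}\bigr)^2\approx0.0558$$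
among the twos, among the threes, and across. For any Euclidean points, the squared distance between the centroids of the two classes would be
$$\beta-\frac{19}{40}\alpha_2-\frac{19}{40}\alpha_3\approx0.0558-0.0567<0,$$
which is impossible. So the plan stops here, and the reason is visible: $\frac7{12}$ is the midpoint of $\frac12$ and $\frac23$, and $h\mapsto(1-\sqrt h)^2=1+h-2\sqrt h$ is strictly convex. So $\beta<\frac12(\alpha_2+\alpha_3)$, and with many groups of both sizes the mean cross distance is too small.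

This suggests using groups of one size $k$ only, except for a single leftover group, which can be moved away in a spare direction as in the examples. But then the number $N$ of groups may exceed $a$, and a regular simplex of centres would need $N-1$ dimensions in the first factor, too many. We must pay for some of those dimensions in the second factor. This is what the pair $(x_i),(y_i)$ of the first section does: the $i$-th group becomes $(x_i,\,y_i+v_{i,l})$, with $y_i$ in new dimensions of the second factor, orthogonal to all the simplices. With $q^2=1-\frac1k$ the between-group condition is precisely (2).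

## Four pairs and one point in $E^3\oplus_1E^5$

Here is a transfer of one dimension that can be done by hand. Let $k=2$, $q=1/\sqrt2$, $N=4$, $T=\{\text{sign}\}$. Then $P(j)=w(-1)^j$, and $y_i=(-1)^i\sqrt w\in E^1$. So $q^2+\|y_i-y_j\|^2$ equals $\frac12$ for $i-j=2$ and $\frac12+4w$ for $i-j$ odd. Hence
$$g(2)=(1-q)^2,\qquad g(1)=g(3)=\Bigl(1-\sqrt{\tfrac12+4w}\Bigr)^2 .$$
We want four points in $E^2$, and (5) says how: $G_{\text{sign}}=2g(1)-g(2)=0$, while the two other characters have $G_\chi=g(2)>0$. The equation $g(2)=2g(1)$ says that the $x_i$ form a square with diagonal $1-q$. It holds for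
$$\sqrt{\tfrac12+4w}=1-\frac{1-q}{\sqrt2}=\frac32-\frac1{\sqrt2},\qquad w=\frac14\Bigl(\frac94-\frac3{\sqrt2}\Bigr)\approx0.0322 .$$
So the $x_i$ are in $E^2$ with $\|x_i\|=R=\frac{1-q}2\approx0.146$. Now take four mutually orthogonal lines carrying the pairs $v_{i,\pm}$ of norm $\frac12$, so that the second factor is $E^1\oplus_2 E^4$. The eight points $(x_i,y_i+v_{i,\pm})$ are at mutual distance $1$. Add a unit vector $e$ to the first factor, orthogonal to the plane of the square, and the ninth point $(\delta e,0)$. Its distance to the others is $\sqrt{R^2+\delta^2}+\sqrt{w+\frac14}$. At $\delta=0$ this is about $0.146+0.531<1$, so some $\delta>0$ gives $1$. We have nine equilateral points in $E^3\oplus_1E^5$.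

With more characters in $T$ the equations $G_\chi=0$ interact, and we no longer solve them explicitly.

## The dimension-transfer lemma

**Lemma 1.** Let $k\ge2$, $q=\sqrt{1-1/k}\in[1/\sqrt2,1)$, $N\ge1$, $0\le b'\le N/3$, with $b'$ even if $N$ is odd. Then there are $x_i\in E^{N-1-b'}$, $y_i\in E^{b'}$ $(i\in\mathbb Z_N)$ and $R,W\ge0$ with $\|x_i\|=R$, $\|y_i\|^2=W$ for all $i$, such that (2) holds and
$$R\le\frac{1-q}{\sqrt2},\qquad\sqrt{q^2+2W}\le q+\tfrac13(1-q). \tag{7}$$

The bounds (7) are there to leave room for the leftover group.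

**Step 1: the case $b'=0$.** There is nothing to transfer. Take $y_i=0$, $W=0$, and for $x_i$ a centred regular simplex of side $1-q$ in $E^{N-1}$. By Fact 1, $R^2=\frac{N-1}{2N}(1-q)^2\le\frac12(1-q)^2$. From now on $b'\ge1$, and we put $f=b'/N\in(0,\frac13]$.

**Step 2: the set of admissible weights.** We fix $T$ and a cap $\omega$ on the weights. There is a set $T$ of nontrivial characters closed under conjugation with $|T|=b'$. Indeed $b'\le N-1$. If $N$ is odd, the nontrivial characters fall into conjugate pairs and $b'$ is even. If $N$ is even, there is besides such pairs exactly one real nontrivial character, so every size up to $N-1$ is available. Put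
$$Q=q+f(1-q)<1,\qquad\omega=\frac{Q^2-q^2}{2b'},\qquad K=\{w\in[0,\omega]^T:\ w_\chi=w_{\bar\chi}\}.$$
$K$ is compact and convex. The cap has to satisfy two opposite demands: small enough that the nonlinear interaction stays below $(1-q)^2$ (Step 5), large enough that the solution stays below the cap (Step 6). For $w\in K$ define $P,W$ by (1) and put
$$A=q^2+2W\le q^2+2b'\omega=Q^2 .$$

**Step 3: the prescribed distances make sense.** We need $1-\sqrt{q^2+\|y_i-y_j\|^2}\ge0$ for (3) to encode (2). By Facts 2 and 3 there are $y_i\in E^{b'}$ with $\langle y_i,y_j\rangle=P(i-j)$. Thus $\|y_i\|^2=W$ and $q^2+\|y_i-y_j\|^2=A-2P(i-j)$. Since $|P|\le W$, $4W\le4b'\omega=2(Q^2-q^2)$ and $Q<1$,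
$$q^2\le A-2P\le q^2+4W\le q^2+2(Q-q)(Q+q)=q^2+2f(1-q)(Q+q)\le q^2+2f(1-q^2)\le1. \tag{8}$$
Let
$$H(j)=\bigl(1-\sqrt{A-2P(j)}\bigr)^2 .$$
Then $g=H$ off $0$, and $H(0)=(1-q)^2$ because $A-2P(0)=q^2$. So for $\chi\ne1$
$$G_\chi=(1-q)^2-NH_\chi . \tag{9}$$
$H$ is real and even, so $G_\chi$ is real and $G_\chi=G_{\bar\chi}$. We look for $w\in K$ with (5).

**Step 4: a linear part and a positive remainder.** We expand $H$ in powers of $P$ to see how $G_\chi$ depends on its own weight $w_\chi$. For $|t|<1$ we have $\sqrt{1-t}=1-\frac t2-\sum_{m\ge2}d_mt^m$ with all $d_m>0$. Put $t=2P/A$, which is allowed since $2|P|\le2W<A$. Then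
$$H=1+A-2P-2\sqrt{A-2P}=(1-\sqrt A)^2+2\Bigl(\frac1{\sqrt A}-1\Bigr)P+\sum_{m\ge2}c_mP^m, \tag{10}$$
with $c_m=2\sqrt A\,d_m(2/A)^m>0$. The constant has no Fourier coefficient at $\chi\ne1$, so
$$G_\chi=(1-q)^2-2N\Bigl(\frac1{\sqrt A}-1\Bigr)w_\chi-L_\chi,\qquad L_\chi=N\sum_{m\ge2}c_m(P^m)_\chi\quad(\chi\neq1). \tag{11}$$
The linear part involves $w_\chi$ itself, and the other individual weights only through $A$. The remaining coupling is in $L_\chi$.

**Step 5: the bound $0\le L_\chi\le(1-q)^2$.** This makes the solution for $w_\chi$ nonnegative, and gives $G_\chi\ge0$ off $T$. By (6), $L_\chi\ge0$, and $L_\chi=0$ if $W=0$. Let $W>0$ and $\theta=\sqrt A\in(q,Q]$, so $2W=\theta^2-q^2$. By (6), $L_\chi\le\frac{N\omega}W\sum_{m\ge2}c_mW^m$. The sum is evaluated by putting $P=W$ in (10), where $\sqrt{A-2P}=q$: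
$$\sum_{m\ge2}c_mW^m=(1-q)^2-(1-\theta)^2-2\Bigl(\frac1\theta-1\Bigr)W .$$
Here $(1-q)^2-(1-\theta)^2=2\theta-2q-(\theta^2-q^2)=2\theta-2q-2W$, so the sum is
$$2(\theta-q)-\frac{2W}\theta=(\theta-q)\Bigl(2-\frac{\theta+q}\theta\Bigr)=\frac{(\theta-q)^2}\theta .$$
Dividing by $W=\frac12(\theta-q)(\theta+q)$,
$$L_\chi\le\frac{2N\omega(\theta-q)}{\theta(\theta+q)}\le\frac{N\omega(Q-q)}{q^2},$$
since $\theta(\theta+q)\ge2q^2$ and $\theta\le Q$. Finally $N\omega=\frac{Q^2-q^2}{2f}$ and $Q-q=f(1-q)$, so the last bound equals $(1-q)^2\,\frac{f(Q+q)}{2q^2}$. With $f\le\frac13$, $Q+q<2$ and $q^2\ge\frac12$ the fraction is less than $\frac23$. Hence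
$$0\le L_\chi\le(1-q)^2\qquad(\chi\ne1,\ w\in K). \tag{12}$$

**Step 6: the fixed point.** We solve $G_\chi=0$ on $T$ by solving (11) for $w_\chi$. Define on $K$
$$\Phi_\chi(w)=\frac{(1-q)^2-L_\chi(w)}{2N(1/\sqrt A-1)}\qquad(\chi\in T).$$

*Continuity.* From (10), $L_\chi=\sum_j\bigl[-2\sqrt{A-2P(j)}+2\sqrt A-2P(j)/\sqrt A\bigr]\overline{\chi(j)}$, where $A-2P\ge q^2>0$. The denominator is positive, as $\sqrt A\le Q<1$.

*$\Phi$ maps $K$ to $K$.* We have $\Phi_\chi=\Phi_{\bar\chi}$, since the bracket is a real even function of $j$. By (12), $\Phi_\chi\ge0$. Since $L_\chi\ge0$ and $\sqrt A\le Q$,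
$$\Phi_\chi\le\frac{(1-q)^2Q}{2N(1-Q)} .$$
This is at most $\omega$: with $2N\omega=\frac{Q^2-q^2}f=(1-q)(Q+q)$ and $1-Q=(1-f)(1-q)$,
$$2N\omega(1-Q)=(1-q)^2(Q+q)(1-f)\ge(1-q)^2\cdot\tfrac23(Q+q)\ge(1-q)^2Q,$$
where the last inequality is $2q\ge Q$, true because $2q\ge\sqrt2>1>Q$.

By Brouwer's theorem $\Phi$ has a fixed point $w\in K$. At this $w$, (11) gives $G_\chi=0$ for all $\chi\in T$. For $\chi\notin T\cup\{1\}$ we have $w_\chi=0$, and (11), (12) give $G_\chi=(1-q)^2-L_\chi\ge0$. So (5) holds.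

**Step 7: recovering the $x_i$.** Put $R^2=\frac1{2N}\sum_jg(j)$, which is $\ge0$ because $g\geq 0$. By Fact 3 the matrix $\bigl(R^2-\frac12g(i-j)\bigr)_{i,j}$ has at $\chi=1$ the eigenvalue $NR^2-\frac12\sum_jg(j)=0$, and at $\chi\ne1$ the eigenvalue $\frac12G_\chi\ge0$, which is $0$ for $\chi\in T$. So the matrix is positive semidefinite of rank at most $N-1-b'$. By Fact 2 it is the Gram matrix of points $x_i\in E^{N-1-b'}$. Then $\|x_i\|^2=R^2$ and
$$\|x_i-x_j\|^2=2R^2-2\bigl(R^2-\tfrac12g(i-j)\bigr)=g(i-j) .$$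
By (8), $1-\sqrt{A-2P(i-j)}\ge0$, so for $i\ne j$ we get $\|x_i-x_j\|=1-\sqrt{q^2+\|y_i-y_j\|^2}$, which is (2). Since $A-2P\ge q^2$, (8) also gives $g\le(1-q)^2$, so $R^2\le\frac12(1-q)^2$. And $\sqrt{q^2+2W}=\sqrt A\le Q\le q+\frac13(1-q)$. This proves Lemma 1. $\square$

## Group size, number of groups, and the proof of Theorem 1

**Step 1: the parameters.** We choose them so that Lemma 1 applies and the dimensions come out as $a$ and $b$. Let $n=a+b+1$ and
$$k=\Bigl\lfloor\frac{a+b}a\Bigr\rfloor\ge2,\qquad N=\Bigl\lfloor\frac{a+b}k\Bigr\rfloor\ge a,\qquad r=n-kN\in\{1,\dots,k\}.$$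
Here $k\ge2$ because $a\le b$, $N\ge a$ because $ka\le a+b$, and $r-1$ is the remainder of $a+b$ modulo $k$. Let $a_1=a$ if $a$ is even and $N$ is odd, and $a_1=a-1$ otherwise. Put $b'=N-1-a_1$. We check the hypotheses of Lemma 1.

* $b'\ge0$. If $a_1=a-1$, then $b'=N-a\ge0$. If $a_1=a$, then $a$ is even, $N$ is odd and $N\ge a$, so $N\ge a+1$.
* If $N$ is odd, then $b'$ is even: for $a$ even, $a_1=a$; for $a$ odd, $a_1=a-1$. In both cases $a_1$ is even, and so is $b'=N-1-a_1$.
* $b'\le N/3$. We have $b'\le N-a$ and $\frac aN\ge\frac{ak}{a+b}>\frac k{k+1}$, since $N\le\frac{a+b}k$ and $a+b<(k+1)a$. So $\frac{b'}N<\frac1{k+1}\le\frac13$.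

For $(a,b)=(39,60)$, where the unequal groups failed, this gives $k=2$, $N=49$, $r=2$, $a_1=38$, $b'=10$: fifty pairs, one of them the leftover group, with ten dimensions transferred.

Lemma 1 now gives $x_i\in E^{a_1}$, $y_i\in E^{b'}$, $R$, $W$.

**Step 2: the points.** Let $v_1,\dots,v_k\in E^{k-1}$ and $u_1,\dots,u_r\in E^{r-1}$ be centred regular simplices of side $1$. Their squared circumradii are $\frac{k-1}{2k}=\frac{q^2}2$ and $\frac{r-1}{2r}\le\frac{q^2}2$. Let $v_{i,l}$ be the copy of $v_l$ in the $i$-th of $N$ mutually orthogonal copies of $E^{k-1}$. Start from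
$$U=E^{a_1},\qquad V=E^{b'}\oplus_2(E^{k-1})^N\oplus_2E^{r-1},$$
and add one further orthogonal unit direction $e$: to $V$ if $a_1=a$, to $U$ if $a_1=a-1$. The first space then has dimension $a$. The total dimension is
$$a_1+b'+N(k-1)+(r-1)+1=(N-1)+N(k-1)+r=Nk+r-1=a+b,$$
so the second has dimension $b$. The $kN+r=n$ points are
$$p_{i,l}=(x_i,\;y_i+v_{i,l})\quad(i\in\mathbb Z_N,\ 1\le l\le k),\qquad z_m=(0,u_m)+\delta e\quad(1\le m\le r),$$
with $\delta\ge0$ still to be chosen.

**Step 3: the distances.** We go through the pairs of points.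

* For $p_{i,l},p_{i,l'}$ with $l\ne l'$, and for $z_m,z_{m'}$ with $m\ne m'$, the distance is $0+1=1$.
* For $p_{i,l},p_{j,l'}$ with $i\ne j$, orthogonality gives $\|x_i-x_j\|+\sqrt{\|y_i-y_j\|^2+\frac{q^2}2+\frac{q^2}2}=1$, by (2).
* For $p_{i,l},z_m$ put $B=W+\frac{q^2}2+\frac{r-1}{2r}$. The distance is $R+\sqrt{B+\delta^2}$ if $e$ is in $V$, and $\sqrt{R^2+\delta^2}+\sqrt B$ if $e$ is in $U$. It does not depend on $i,l,m$, and it is continuous and unbounded in $\delta$.

**Step 4: the leftover group fits.** By the intermediate value theorem a suitable $\delta\ge0$ exists as soon as $R+\sqrt B\le1$. Put $Q_1=\sqrt{q^2+2W}$. Since $r\le k$, $B\le W+q^2=\frac12(Q_1^2+q^2)$. By the triangle inequality in $\mathbb R^2$ and (7),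
$$\sqrt B\le\frac1{\sqrt2}\bigl\|(q,q)+(Q_1-q,0)\bigr\|_2\le q+\frac{Q_1-q}{\sqrt2}\le q+\frac{1-q}{3\sqrt2},$$
$$R+\sqrt B\le q+(1-q)\,\frac{1+\frac13}{\sqrt2}<q+(1-q)=1,$$
because $\frac43<\sqrt2$. So all mutual distances can be made $1$, and Theorem 1 is proved. $\blacksquare$

## $\ell_p$-sums: the two ranges where simplices suffice

We turn to Theorem 2.

**The case $p=\infty$.** The product of regular simplices of side $1$ in $E^a$ and $E^b$ has $(a+1)(b+1)\ge a+b+1$ points. Two distinct ones differ in some coordinate, where they are at distance $1$, and the other coordinate contributes $0$ or $1$. So the maximum is $1$.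

**The case $2\le p<\infty$.** Take $a+1$ points $(x_i,0)$ with $x_i$ a centred regular simplex of side $1$ in $E^a$. Take $b$ points $(0,u_m+\delta e)$, where the $u_m$ form a centred regular simplex of side $1$ in $E^{b-1}=e^\perp\subset E^b$. Distances inside each family are $1$. The $p$-th power of a cross distance is
$$\Bigl(\frac a{2(a+1)}\Bigr)^{p/2}+\Bigl(\frac{b-1}{2b}+\delta^2\Bigr)^{p/2}.$$
At $\delta=0$ this is less than $2\cdot2^{-p/2}\le1$, and it is continuous and unbounded, so it equals $1$ for some $\delta>0$.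

**The case $1\le p<2$: notation.** Put
$$\alpha=\frac p2\in[\tfrac12,1),\quad\gamma=\frac1\alpha\in(1,2],\quad\zeta=\gamma-1\in(0,1],\quad\kappa=1-\frac1k,\quad Y=1-\kappa^\alpha,$$
$$\varphi(h)=(1-h^\alpha)^\gamma\quad(0\le h\le1),\qquad\text{so }\varphi(\kappa)=Y^\gamma .$$
We shall use $\frac{1-\alpha}\alpha=\gamma(1-\alpha)=\zeta$. The condition $\|x\|^p+\|y\|^p=1$ with $\|y\|\le1$ means $\|x\|^2=\varphi(\|y\|^2)$. For $p=1$ we have $\alpha=\frac12$, $\gamma=2$, $\kappa=q^2$, $Y=1-q$ and $\varphi(h)=(1-\sqrt h)^2$, as before. The function $\varphi$ is decreasing. On $(0,1)$ we have $\varphi'(h)=-(1-h^\alpha)^{\gamma-1}h^{\alpha-1}$, and since $(\gamma-1)\alpha=1-\alpha$,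
$$\varphi''(h)=(1-\alpha)h^{\alpha-2}(1-h^\alpha)^{\gamma-2}\bigl[h^\alpha+(1-h^\alpha)\bigr]=(1-\alpha)h^{\alpha-2}(1-h^\alpha)^{\gamma-2}. \tag{13}$$

**Lemma 2.** Let $1\le p<2$, $k\ge2$, $N\ge1$, $0\le b'\le N/3$, with $b'$ even if $N$ is odd, and let $f=b'/N$. There are $x_i\in E^{N-1-b'}$, $y_i\in E^{b'}$ $(i\in\mathbb Z_N)$ with $\|x_i\|=R$, $\|y_i\|^2=W$,
$$\|x_i-x_j\|^p+(\kappa+\|y_i-y_j\|^2)^{p/2}=1\ (i\ne j),\qquad R^2\le\tfrac12Y^\gamma,\qquad(\kappa+2W)^\alpha\le\kappa^\alpha+fY. \tag{14}$$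

**Lemma 2 implies Theorem 2 for $1\le p<2$.** Use the parameters and points of the previous section, with Lemma 2 in place of Lemma 1. The dimensions are the same. Points of one group, and points $z_m,z_{m'}$, still have distance $1$, since they differ in the second factor only, by a vector of norm $1$. For $p_{i,l},p_{j,l'}$ with $i\ne j$ the $p$-th power of the distance is $\|x_i-x_j\|^p+(\|y_i-y_j\|^2+\kappa)^{p/2}=1$. For $p_{i,l},z_m$ it is $R^{2\alpha}+(B+\delta^2)^\alpha$ or $(R^2+\delta^2)^\alpha+B^\alpha$, with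
$$B=W+\frac\kappa2+\frac{r-1}{2r}\le W+\kappa=\frac12(A+\kappa),\qquad A=\kappa+2W .$$
As before it suffices that $R^{2\alpha}+B^\alpha\le1$. By (14), $R^{2\alpha}\le2^{-\alpha}Y$. Since $(A+\kappa)^\alpha=\|(A^\alpha,\kappa^\alpha)\|_\gamma$ in $\ell_\gamma^2$, Minkowski's inequality and (14) give
$$B^\alpha\le2^{-\alpha}\|(A^\alpha,\kappa^\alpha)\|_\gamma\le2^{-\alpha}\bigl(\|(\kappa^\alpha,\kappa^\alpha)\|_\gamma+fY\bigr)=\kappa^\alpha+2^{-\alpha}fY,$$
because $\|(\kappa^\alpha,\kappa^\alpha)\|_\gamma=2^{1/\gamma}\kappa^\alpha=2^\alpha\kappa^\alpha$. Hence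
$$R^{2\alpha}+B^\alpha\le\kappa^\alpha+2^{-\alpha}(1+f)Y\le\kappa^\alpha+Y=1,$$
since $1+f\le\frac43<\sqrt2\le2^\alpha$.

## Sign conditions on the faces of the weight cube: the proof of Lemma 2

In Lemma 1 everything rested on the positive coefficients $c_m$ in (10). Now $H$ will be $c_0^\gamma(1+\sigma)^\gamma$ with $\sigma$ a power series in $P$, and for $1<\gamma<2$ the binomial series has negative coefficients, beginning with $\binom\gamma3$. So positivity can no longer be read off. We do not solve for $w_\chi$ at all. We show instead that $G_\chi\ge0$ when $w_\chi=0$ and $G_\chi\le0$ when $w_\chi=\omega$, which is what the Poincaré–Miranda theorem needs.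

**Step 1: the case $b'=0$.** Take $y_i=0$ and $x_i$ a centred regular simplex of side $Y^{\gamma/2}$. Then $\|x_i-x_j\|^p=Y^{\gamma\alpha}=Y=1-\kappa^\alpha$, and $R^2=\frac{N-1}{2N}Y^\gamma$. From now on $b'\ge1$ and $0<f\le\frac13$.

**Step 2: the cap and the range of distances.** Put
$$s=\kappa^\alpha+fY<1,\quad A_*=s^\gamma,\quad\omega=\frac{A_*-\kappa}{2b'},\quad D=b'\omega,\quad\xi=\frac{\kappa^\alpha}s .$$
So $2D=A_*-\kappa>0$, $N\omega=D/f$, $A_*^\alpha=s$ and $1-s=(1-f)Y$. Since $\kappa^\alpha\ge\kappa\ge\frac12$ and $\xi=\frac{\kappa^\alpha}{f+(1-f)\kappa^\alpha}$ increases with $\kappa^\alpha$,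
$$\xi\ge\frac1{1+f}\ge\frac34. \tag{15}$$
Define $T$ and $K$ as in Lemma 1, with the new $\omega$, and for $w\in K$ define $P,W$ by (1) and $A=\kappa+2W\le\kappa+2D=A_*$. Choose $y_i\in E^{b'}$ with Gram matrix $P(i-j)$. Then $\kappa+\|y_i-y_j\|^2=A-2P(i-j)\in[\kappa,\kappa+4W]\subset[\kappa,\kappa+4D]$. The midpoint of $\kappa$ and $\kappa+4D$ is $A_*$, so concavity of $t^\alpha$ gives
$$(\kappa+4D)^\alpha\le2A_*^\alpha-\kappa^\alpha=\kappa^\alpha+2fY<1. \tag{16}$$
In particular $A-2P$ stays in $[\kappa,1)$. Let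
$$F(t)=\varphi(A-2t),\qquad H(j)=F(P(j)),\qquad g=H\text{ off }0,\qquad g(0)=0 .$$
Since $H(0)=\varphi(\kappa)=Y^\gamma$, for $\chi\ne1$ the number $G_\chi=-\sum_jg(j)\overline{\chi(j)}$ equals
$$G_\chi=Y^\gamma-NH_\chi . \tag{17}$$
It is real, continuous in $w\in K$, and $G_\chi=G_{\bar\chi}$.

**Step 3: if $\chi\ne1$ and $w_\chi=0$, then $G_\chi\ge0$.** This gives the sign on the lower faces, and also $G_\chi\ge0$ off $T$. Write $F(t)=F(0)+F'(0)t+\mathcal E(t)$. The constant contributes nothing to $H_\chi$, and the linear term contributes $F'(0)w_\chi=0$. So $NH_\chi\le\sum_j|\mathcal E(P(j))|$. By Taylor's formula, $|\mathcal E(t)|\le\frac12t^2\sup|F''|$ with $F''=4\varphi''(A-2t)$, and for $|t|\le W$ the argument $A-2t$ lies in $[\kappa,\kappa+4D]$. By Parseval, $\sum_jP(j)^2=N\sum_\psi w_\psi^2\le N\omega W\le N\omega D=D^2/f$. Hence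
$$NH_\chi\le\frac{2D^2}f\sup_{[\kappa,\kappa+4D]}\varphi'' .$$
In (13) we use $h^{\alpha-2}\le\kappa^{\alpha-2}$, and, since $\gamma\le2$ and by (16) $1-h^\alpha\ge(1-2f)Y$, we get
$$NH_\chi\le\frac{(2D)^2}{2f}(1-\alpha)\kappa^{\alpha-2}\bigl((1-2f)Y\bigr)^{\gamma-2}.$$
By convexity of $t^\gamma$, $2D=s^\gamma-(\kappa^\alpha)^\gamma\le\gamma s^\zeta(s-\kappa^\alpha)=\gamma s^\zeta fY$. Also $\gamma^2(1-\alpha)=\gamma\zeta$. Since $\alpha\zeta=1-\alpha$, $\kappa^{\alpha-2}=\kappa^{-\alpha}(\kappa^\alpha)^{-2\zeta}$. Substituting,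
$$NH_\chi\le Y^\gamma\cdot\frac{\gamma\zeta f}2\,\xi^{-2\zeta}\,\kappa^{-\alpha}(1-2f)^{-(1-\zeta)} .$$
The product $f(1-2f)^{-(1-\zeta)}$ increases with $f$, so it is at most $\frac13\cdot3^{1-\zeta}=3^{-\zeta}$. Also $\kappa^{-\alpha}\le2^\alpha=2^{1/\gamma}$, and by (15) $3\xi^2\ge\frac{27}{16}$. So
$$NH_\chi\le Y^\gamma\cdot\frac{\gamma2^{1/\gamma}}2\cdot\zeta\Bigl(\frac{16}{27}\Bigr)^\zeta .$$
The function $\gamma2^{1/\gamma}$ increases on $[1,2]$, since its logarithmic derivative is $\frac1\gamma-\frac{\ln2}{\gamma^2}>0$. So $\frac12\gamma2^{1/\gamma}\le\sqrt2$. The function $\zeta(16/27)^\zeta$ increases on $[0,1]$, since its derivative has the sign of $1-\zeta\ln\frac{27}{16}$ and $\ln\frac{27}{16}<1$. So it is at most $\frac{16}{27}$. Therefore $NH_\chi\le\frac{16\sqrt2}{27}Y^\gamma<Y^\gamma$, and $G_\chi>0$ by (17).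

**Step 4: if $\chi\in T$ and $w_\chi=\omega$, then $G_\chi\le0$.** This is the sign on the upper faces. We must show $NH_\chi\ge Y^\gamma$. It is done in four parts.

*(i) A power series inside $\varphi$.* Here $W\ge\omega>0$. Put $c_0=1-A^\alpha\ge1-A_*^\alpha=(1-f)Y>0$. For $0<\alpha<1$ and $|t|<1$, $(1-t)^\alpha=1-\sum_{l\ge1}\eta_lt^l$ with all $\eta_l>0$ and $\eta_1=\alpha$. With $t=2P/A$, where $2|P|\le2W<A$, we get $1-(A-2P)^\alpha=c_0(1+\sigma)$, with
$$\sigma=\sum_{l\ge1}e_lP^l,\qquad e_l=\frac{A^\alpha\eta_l}{c_0}\Bigl(\frac2A\Bigr)^l>0,\qquad e_1=\frac{2\alpha A^{\alpha-1}}{c_0}.$$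
At $j=0$, where $P=W$ and $A-2P=\kappa$, its value is
$$S:=\sigma(0)=\sum_{l\ge1}e_lW^l=\frac Y{c_0}-1\le\frac1{1-f}-1=\frac f{1-f}\le\frac12,$$
and $|\sigma|\le S$ everywhere.

*(ii) Fourier coefficients of the powers of $\sigma$.* By (6) every term of $\sigma_\chi=\sum_le_l(P^l)_\chi$ is nonnegative, and the first is $e_1w_\chi=e_1\omega$. For $m\ge1$, $\sigma^m$ is a power series in $P$ with nonnegative coefficients and no constant term, and its value at $P=W$ is $S^m$. Again by (6),
$$\sigma_\chi\ge e_1\omega,\qquad0\le(\sigma^m)_\chi\le\frac\omega WS^m. \tag{18}$$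
To compare the two bounds, concavity of $t^\alpha$ gives $c_0S=A^\alpha-\kappa^\alpha\le2W\alpha\kappa^{\alpha-1}$. So
$$\frac SW\le\frac{2\alpha\kappa^{\alpha-1}}{c_0}=e_1\Bigl(\frac A\kappa\Bigr)^{1-\alpha}=e_1\Bigl(\frac{A^\alpha}{\kappa^\alpha}\Bigr)^\zeta\le e_1\xi^{-\zeta}\le\frac43e_1. \tag{19}$$

*(iii) The outer binomial series.* Since $|\sigma|\le\frac12$, $H=c_0^\gamma(1+\sigma)^\gamma=c_0^\gamma\sum_{m\ge0}\binom\gamma m\sigma^m$. For $\gamma\in(1,2]$ we have $\binom\gamma2>0$ and $\binom\gamma{m+1}=\binom\gamma m\frac{\gamma-m}{m+1}$. So for $m\ge2$ the sign condition $(-1)^m\binom\gamma m\ge0$ holds and $|\binom\gamma m|$ is non-increasing. Moreover $|\binom\gamma3|=\frac{\gamma\zeta(1-\zeta)}6\le\frac{\gamma\zeta}6$. In $H_\chi$ the constant term vanishes, as $\chi\ne1$. The even terms $m\ge2$ are nonnegative and may be dropped. By (18) and (19) the odd terms $m\ge3$ are in total at least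
$$-\frac{\gamma\zeta}6\cdot\frac\omega W\sum_{m\ge3\text{ odd}}S^m=-\frac{\gamma\zeta}6\,\omega\,\frac SW\cdot\frac{S^2}{1-S^2}\ge-\frac{\gamma\zeta}6\,\omega\cdot\frac43e_1\cdot\frac13,$$
where $S\le\frac12$ was used in $\frac{S^2}{1-S^2}\le\frac13$. Since $\frac16\cdot\frac43\cdot\frac13=\frac2{27}$,
$$H_\chi\ge\gamma c_0^\gamma e_1\omega\Bigl(1-\frac{2\zeta}{27}\Bigr).$$

*(iv) The main term.* Since $\gamma\alpha=1$, $\gamma c_0^\gamma e_1=2A^{\alpha-1}c_0^\zeta\ge2A_*^{\alpha-1}\bigl((1-f)Y\bigr)^\zeta$. Also $2N\omega=(A_*-\kappa)/f$. We estimate $(A_*-\kappa)A_*^{\alpha-1}$ using $A_*^{\alpha-1}=s^{-\zeta}$ and $\kappa s^{-\zeta}=\kappa^\alpha\kappa^{\alpha\zeta}s^{-\zeta}=\kappa^\alpha\xi^\zeta$: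
$$(A_*-\kappa)A_*^{\alpha-1}=s-\kappa^\alpha\xi^\zeta=fY+\kappa^\alpha(1-\xi^\zeta)\ge fY+\zeta\kappa^\alpha(1-\xi)=fY(1+\zeta\xi).$$
Here $\xi^\zeta\le1-\zeta(1-\xi)$ by Bernoulli's inequality for the exponent $\zeta\in(0,1]$, and $\kappa^\alpha(1-\xi)=\xi(s-\kappa^\alpha)=\xi fY$. Altogether, as $Y\cdot Y^\zeta=Y^\gamma$,
$$\frac{NH_\chi}{Y^\gamma}\ge(1+\zeta\xi)(1-f)^\zeta\Bigl(1-\frac{2\zeta}{27}\Bigr).$$
By Bernoulli again, $1+\zeta\xi\ge(1+\xi)^\zeta$. By (15), $(1+\xi)(1-f)\ge\frac{(2+f)(1-f)}{1+f}$. The right side is decreasing in $f$, because its numerator $2-f-f^2$ decreases and its denominator increases. At $f=\frac13$ it is $\frac76$. Finally $\ln\frac76=-\ln(1-\frac17)\ge\frac17$, so $(\frac76)^\zeta\ge1+\frac\zeta7$. Hence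
$$\frac{NH_\chi}{Y^\gamma}\ge\Bigl(\frac76\Bigr)^\zeta\Bigl(1-\frac{2\zeta}{27}\Bigr)\ge\Bigl(1+\frac\zeta7\Bigr)\Bigl(1-\frac{2\zeta}{27}\Bigr)=1+\frac{13\zeta-2\zeta^2}{189}\ge1,$$
and $G_\chi\le0$ by (17).

**Step 5: a common zero.** Use one coordinate for each class $\{\chi,\bar\chi\}\subset T$. Then $K$ becomes a cube $[0,\omega]^d$ with $d\ge1$, and there is one function $G_\chi=G_{\bar\chi}$ per coordinate. Steps 3 and 4 are the sign conditions of the Poincaré–Miranda theorem. So some $w\in K$ has $G_\chi=0$ for all $\chi\in T$. For $\chi\notin T\cup\{1\}$ we have $w_\chi=0$, and Step 3 gives $G_\chi\ge0$.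

**Step 6: recovering the $x_i$.** Here $g\ge0$, because $A-2P<1$. Put $R^2=\frac1{2N}\sum_jg(j)$. As in Lemma 1, the matrix $(R^2-\frac12g(i-j))$ has eigenvalue $0$ at $\chi=1$ and $\frac12G_\chi\ge0$ at $\chi\ne1$, with $\frac12G_\chi=0$ for $\chi\in T$. So it is positive semidefinite of rank at most $N-1-b'$, hence the Gram matrix of points $x_i\in E^{N-1-b'}$ with $\|x_i\|=R$ and
$$\|x_i-x_j\|^2=g(i-j)=\varphi(\kappa+\|y_i-y_j\|^2)\qquad(i\ne j).$$
Since the argument of $\varphi$ lies in $[\kappa,1)$, raising this to the power $\alpha$ gives $\|x_i-x_j\|^p=1-(\kappa+\|y_i-y_j\|^2)^{p/2}$, the first part of (14). As $\varphi$ is decreasing, $g\le\varphi(\kappa)=Y^\gamma$, so $R^2\le\frac12Y^\gamma$. Finally $(\kappa+2W)^\alpha=A^\alpha\le A_*^\alpha=\kappa^\alpha+fY$. This proves Lemma 2, and with it Theorem 2. $\blacksquare$
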